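\title{Arithmetic progressions with prime differences starting near $p^2$ do not cover the integers}

\begin{abstract}
Let $M>1$ be an integer and, for each prime $p\nmid M$, let $k_p>p^2/M$ be a positive integer. We prove that the progressions $\{k_p+np:n\ge0\}$ never cover all positive integers. More precisely, for any choice of one residue class modulo each prime and any $C>0$, the number of integers $n\le x$ avoiding the chosen classes for all primes $p\le C\sqrt x$ is not $O(x/\log^2x)$. This range of primes lies at the limit where the lower bound of the linear sieve vanishes. The proof shows that a system of classes with so few survivors produces a biased exponential sum in the remainder term of Selberg's sieve, that such a bias forces almost all classes to be reductions of one rational number $a/b$, and that for such a system the integers $n$ with $bn-a$ prime or twice a prime supply many survivors.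
\end{abstract}

\section{Introduction}\label{sec:intro}

Let $\mathbb N=\{1,2,3,\dots\}$ and let $M>1$ be an integer. For each prime $p\nmid M$ choose a positive integer $k_p$ with $k_p>p^2/M$, and put
\[
A_p=\{k_p+np:\ n\ge0\}.
\]
The question posed in \cite{MO} is whether $M$ and the numbers $k_p$ can be chosen so that $\bigcup_{p\nmid M}A_p=\mathbb N$. The conjectured answer is no, and we prove that conjecture.

The lower bound on $k_p$ is what makes the question nontrivial. Without it, list the primes not dividing $M$ as $p_1<p_2<\cdots$ and take $k_{p_i}=i$; every positive integer is then covered. The size $p^2$ is that of the sieve of Eratosthenes, which crosses out $p^2,\ p^2+p,\ p^2+2p,\dots$ and leaves the primes. More generally, if each $k_p$ is a multiple of $p$, then no prime $\ell\ge M$ is covered: only $A_\ell$ could contain it, and $k_\ell>\ell^2/M\ge\ell$. The question is whether a cleverer choice of residue classes does better than the class $0$.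

An integer $n\le x$ can lie in $A_p$ only if $p<\sqrt{Mx}$. So the problem is one of sieving the interval $[1,x]$ by one residue class for each prime up to a constant multiple of $\sqrt x$. Let a residue class $r_p\bmod p$ be given for every prime $p$, let $C>0$, and put
\[
U_C(x)=\#\{1\le n\le x:\ n\not\equiv r_p\ (\mathrm{mod}\ p)\ \text{for all primes }p\le C\sqrt x\}.
\]
We call the integers counted by $U_C(x)$ \emph{survivors}.

\begin{theorem}\label{thm:main}
For every choice of the classes $r_p$ and every $C>0$,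
\[
\limsup_{x\to\infty}\ U_C(x)\,\frac{(\log x)^2}{x}=\infty .
\]
\end{theorem}

\begin{corollary}\label{cor:main}
Let $M>1$ be an integer and, for each prime $p\nmid M$, let $k_p\in\mathbb N$ with $k_p>p^2/M$. Let $E(x)$ be the number of positive integers $n\le x$ lying in no $A_p$. Then $\limsup_{x\to\infty}E(x)(\log x)^2/x=\infty$. In particular infinitely many positive integers are uncovered, and $\bigcup_{p\nmid M}A_p\ne\mathbb N$.
\end{corollary}

\begin{proof}
Let $r_p$ be the class of $k_p$ for $p\nmid M$, let $r_p$ be arbitrary for $p\mid M$, and let $C=\sqrt M$. If $n\le x$ and $n\in A_p$, then $p^2/M<k_p\le n\le x$, so $p\le C\sqrt x$, and $n\equiv r_p\pmod p$. Hence every $n$ counted by $U_C(x)$ is uncovered, $E(x)\ge U_C(x)$, and Theorem~\ref{thm:main} applies.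
\end{proof}

If the conditions $n\not\equiv r_p$ behaved independently, about $x\prod_{p\le C\sqrt x}(1-1/p)\asymp x/\log x$ integers would survive, and this is the order one finds for $r_p=0$, where for $C\ge1$ the survivors are $1$ and the primes in $(C\sqrt x,x]$. One therefore guesses that a covering is impossible. The difficulty is that sieve theory stops exactly here. When an interval of length $x$ is sieved by the primes below $z$, the lower bound of the linear sieve is proportional to $f(\log x/\log z)$, where the function $f$, recalled in Section~\ref{sec:tools}, vanishes on $(0,2]$. For $z$ near $\sqrt x$ the main term shrinks to the order $x/\log^2x$; it gives a positive bound when $C$ is a small constant (Remark~\ref{rem:smallC}) and nothing when $C\ge1$. The order $x/\log^2x$ in Theorem~\ref{thm:main} is this borderline order.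

The proof therefore does not try to improve the sieve bound directly. It assumes that there are few survivors and determines what the system $(r_p)$ must then look like. Section~\ref{sec:model} describes the structure that emerges, in an example, and outlines the argument.

\section{Rational systems and the plan of the proof}\label{sec:model}

For squarefree $D$ let $r_D\in\{1,\dots,D\}$ be the integer with $r_D\equiv r_q\pmod q$ for all primes $q\mid D$, which exists by the Chinese remainder theorem, and write $e(\theta)=e^{2\pi i\theta}$. For coprime integers $a$ and $b\ge1$ consider the condition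
\[
b\,r_q\equiv a\pmod q ,
\]
which says that $r_q$ is the reduction of $a/b$ modulo $q$. It fails for $q\mid b$, since then $q\nmid a$. We look at the system with $3r_q\equiv1\pmod q$ for all $q\ne3$, that is $a/b=1/3$, and $r_3$ arbitrary. It has three features, and the proof rests on the relation between them.

\emph{Many survivors.} For $q\ne3$ we have $n\equiv r_q\pmod q$ if and only if $q\mid 3n-1$. So $n\le x$ survives whenever $3n-1$ is a prime larger than $C\sqrt x$ and $n\not\equiv r_3\pmod 3$. The last condition leaves two of the classes $2,5,8$ modulo $9$ for $3n-1$, and the prime number theorem for progressions gives $\gg x/\log x$ survivors.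

\emph{Biased fractions.} For squarefree $k$ prime to $3$ we have $3r_k=1+kt_k$ with an integer $t_k$. Since $0<3r_k-1<3k$ and $kt_k\equiv-1\pmod3$, we find $t_k=2$ for $k\equiv1$ and $t_k=1$ for $k\equiv2\pmod 3$. The fractions $r_k/k$ are thus far from equidistributed: $r_{35}/35=12/35$ is close to $1/3$ and $r_{70}/70=47/70$ is close to $2/3$. In terms of exponentials, $e(3r_k/k)=e(1/k)\to1$, so the sum of $e(3r_k/k)$ over squarefree $k\le V$ prime to $3$ shows no cancellation.

\emph{Few digits.} For a prime $q\nmid 3k$ write $r_{kq}=r_k+k\,j_q(k)$ with $0\le j_q(k)<q$. Multiplying by $3$ and reducing modulo $q$ gives $1\equiv1+kt_k+3k\,j_q(k)$, so $3j_q(k)\equiv-t_k\pmod q$. As $k$ varies, the digit $j_q(k)$ takes only two of its $q$ possible values, and two integers $k\equiv k'\pmod3$ have the same digit for \emph{every} $q$.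

The last feature can be reversed, for an arbitrary system. We have $k\,j_q(k)\equiv r_q-r_k\pmod q$, so $j_q(k)=j_q(k')$ implies $k'(r_q-r_k)\equiv k(r_q-r_{k'})$, that is
\[
(k'-k)\,r_q\equiv k'r_k-k\,r_{k'}\pmod q .
\]
The integers $k'-k$ and $k'r_k-kr_{k'}$ do not depend on $q$. Two integers $k\ne k'$ whose digits agree for many $q$ therefore exhibit a rational number of which these $r_q$ are reductions. In the example take $k=7$, $k'=13$, so $r_7=5$ and $r_{13}=9$. For $q=5$ we have $r_{35}=12=5+7\cdot1$ and $r_{65}=22=9+13\cdot1$, so both digits equal $1$; and $(13\cdot5-7\cdot9)/(13-7)=2/6$ recovers $1/3$.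

The proof of Theorem~\ref{thm:main} runs through the chain
\[
\text{few survivors}\Rightarrow\text{biased fractions}\Rightarrow\text{few digits}\Rightarrow\text{rational system}\Rightarrow\text{many survivors},
\]
which is contradictory. Since $U_C$ is nonincreasing in $C$, we may assume $C\ge1$. We write $U=U_C$ and suppose that the theorem fails: there are $C_U$ and $x_0$ with
\begin{equation}\label{eq:H}
U(x)\le C_U\,\frac{x}{(\log x)^2}\qquad(x\ge x_0).\tag{H}
\end{equation}
The steps are the following.

\begin{enumerate}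
\item Sieve $[1,x]$ by the primes below $x^{1/3}$ and subtract, for each $p\in[x^{1/3},\sqrt x)$, the sieve upper bound $2Y/\log Y$, $Y=x/p$, for the remaining integers in the class $r_p$. The main terms cancel, so \eqref{eq:H} forces these upper bounds to be attained on average, up to $O(x/\log^2x)$ in total. This needs the linear sieve with an error term $O(x/\log^2x)$, proved in Section~\ref{sec:linear}.
\item Selberg's sieve of level $KY$, with $K$ a large constant, has the smaller main term $2Y/\log(KY)$. The gain is of order $(\log K)\,x/\log^2x$ in total and beats the error in step (1), so the remainder term must be large. Its trivial bound is of order $Kx/\log^2x$; hence it is a positive proportion of its trivial bound, and a Fourier expansion turns this into a biased sum of $e(hr_{Du}/Du)$ over $u\le V$ (Section~\ref{sec:bias}).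
\item Write $u=km$ with $m$ short and smooth. For many $k$ and most small primes $q$ the bias confines the digit $j_q(k)$ to a list of bounded length, and the lists are determined by so little information about $k$ that the pigeonhole principle yields many $k$ with the same digits. This gives a fraction $a/b$ with $br_q\equiv a$ for most $q$ in a window depending on $x$ (Section~\ref{sec:rational}).
\item Windows at neighboring scales overlap, so $a/b$ is independent of $x$ (Section~\ref{sec:glue}). Counting $n$ with $bn-a$ prime, or twice a prime, gives $U(X)\gg X/(\log X\log\log X)$ for arbitrarily large $X$ (Section~\ref{sec:end}).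
\end{enumerate}
Hypothesis \eqref{eq:H} enters only in step (1), through inequality \eqref{eq:sharp} below, but it is needed at every large $x$: a single scale yields a fraction of height a power of $x$, valid for primes far below $x$, and only step (4) makes it a fixed number. This is why the theorem is a statement about the upper limit.

\section{Notation and tools}\label{sec:tools}

The letters $p,q,\ell$, also with primes or indices, denote prime numbers. $P^+(n)$ and $P^-(n)$ are the largest and the smallest prime factor of $n$, with $P^+(1)=1$ and $P^-(1)=\infty$; $P(z)=\prod_{p<z}p$; $\bar s$ is an inverse of $s$ to the modulus indicated; and $L=\log x$ throughout. In Section~\ref{sec:linear} all constants are absolute. In Sections~\ref{sec:bias}--\ref{sec:glue} all constants, named or implied, are positive and depend only on $C$ and $C_U$, and ``large $x$'' means that $x$ exceeds a constant depending only on $C$, $C_U$, $x_0$. We use the following standard results.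

\medskip\noindent\textbf{(T1) Primes.} The prime number theorem with the classical error term gives, for every $A>0$ and $2\le w\le z$,
\[
\sum_{w\le p<z}\frac1p=\log\frac{\log z}{\log w}+O_A\big((\log w)^{-A}\big),\qquad
\prod_{p<z}\Big(1-\frac1p\Big)=\frac{e^{-\gamma}}{\log z}+O_A\big((\log z)^{-A}\big),
\]
as well as $\sum_{p<z}\frac{\log p}p\ll\log z$, $\ \sum_{n\le t}\frac{\mu(n)}n\ll(\log 2t)^{-4}$ for $t\ge1$, and $-\sum_{n\ge1}\frac{\mu(n)\log n}n=1$. Put $t_p=L/\log p$. For $2\le z_0\le z$, $s=L/\log z$, $s_0=L/\log z_0$ and a continuous function $\Phi$ of bounded variation on $[s,s_0]$,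
\begin{equation}\label{eq:partial}
\sum_{z_0\le p<z}\frac{\Phi(t_p)}p=\int_s^{s_0}\Phi(t)\frac{dt}t+O_A\Big((\log z_0)^{-A}\big(\sup|\Phi|+\operatorname{Var}\Phi\big)\Big).
\end{equation}
Indeed, the function $t\mapsto\sum_{z_0\le p<x^{1/t}}\frac1p-\log\frac{s_0}t$ is $O_A((\log z_0)^{-A})$ on $[s,s_0]$, and \eqref{eq:partial} follows on integrating by parts against it.

\medskip\noindent\textbf{(T2) Bombieri--Vinogradov theorem.} Let $\pi(X;m,r)$ count the primes up to $X$ that are $\equiv r\pmod m$. For every $A>0$,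
\[
\sum_{m\le X^{1/3}}\ \max_{(r,m)=1}\Big|\pi(X;m,r)-\frac{\operatorname{li}X}{\varphi(m)}\Big|\ll_A\frac X{(\log X)^A}.
\]

\medskip\noindent\textbf{(T3) Fundamental lemma of the sieve} \cite[Lemma 6.3]{IK}. For a dimension $\kappa_0$ and a level $D_0$ there are weights $\lambda_d^\pm$, supported on $d<D_0$ and bounded by $1$, that are upper and lower sieve weights, $\sum_{d\mid n}\lambda^-_d\le1_{n=1}\le\sum_{d\mid n}\lambda_d^+$ for squarefree $n$, and have the following property. If $\omega$ is multiplicative, $0\le\omega(p)<1$, and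
\begin{equation}\label{eq:dim}
\prod_{w\le p<z}(1-\omega(p))^{-1}\le\Big(\frac{\log z}{\log w}\Big)^{\kappa_0}\Big(1+\frac{K_0}{\log w}\Big)\qquad(2\le w<z\le D_0),
\end{equation}
then $\sum_{d\mid P(z)}\lambda_d^\pm\omega(d)=\prod_{p<z}(1-\omega(p))\,\big(1+O_{\kappa_0,K_0}(e^{-\log D_0/\log z})\big)$ for $z\le D_0$. We use this in the following form. Let $\mathcal N$ be a finite set with subsets $\mathcal N_p$ $(p<z)$, let $\mathcal N_d=\bigcap_{p\mid d}\mathcal N_p$ for $d\mid P(z)$, with $\mathcal N_1=\mathcal N$, and write $|\mathcal N_d|=X\omega(d)+R_d$ with $X\ge0$. Applying the sieve inequalities, for each element of $\mathcal N$, to the product of the $p$ with the element in $\mathcal N_p$, we get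
\begin{equation}\label{eq:FL}
\Big|\mathcal N\setminus\bigcup_{p<z}\mathcal N_p\Big|=X\prod_{p<z}(1-\omega(p))\Big(1+O\big(e^{-\log D_0/\log z}\big)\Big)+O\Big(\sum_{d<D_0,\ d\mid P(z)}|R_d|\Big).
\end{equation}
Condition \eqref{eq:dim} holds with an absolute $K_0$ in the three cases that occur: (i) $\omega(p)=1/p$, $\kappa_0=1$; (ii) $\omega(2)=0$ and $\omega(p)\le1/(p-1)$ for $p\ge3$, $\kappa_0=1$; (iii) $\omega(2)=0$ and $\omega(p)\le2/p$ for $p\ge3$, $\kappa_0=2$. Case (i) follows from (T1). The others reduce to it by the identities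
\begin{equation}\label{eq:ident}
\frac{1-\frac1p}{1-\frac1{p-1}}=\frac{(1-\frac1p)^2}{1-\frac2p}=1+\frac1{p(p-2)}\qquad(p\ge3)
\end{equation}
and $\prod_{p\ge\max(w,3)}\big(1+\frac1{p(p-2)}\big)=1+O(1/w)$.

\medskip\noindent\textbf{(T4) Rough numbers.} For $X\ge y\ge2$ the number of integers $k\le X$ with $P^-(k)\ge y$ is $\ll X/\log y$.

\medskip\noindent\textbf{(T5) The Jurkat--Richert functions} \cite[Ch.~8]{HR}. These are the continuous functions $F,f$ on $(0,\infty)$ with $F(s)=2e^\gamma/s$ for $0<s\le3$, $f(s)=0$ for $0<s\le2$, $(sF(s))'=f(s-1)$ for $s>3$ and $(sf(s))'=F(s-1)$ for $s>2$. The function $F$ decreases, $f$ increases, and both are $1+O(e^{-s})$ as $s\to\infty$.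

\medskip\noindent\textbf{(T6) Vaaler's approximation} \cite{Va}. Let $\sigma(\theta)=\{\theta\}-\frac12$ and let $H\ge1$ be an integer. There are numbers $|\gamma_h|\le1$ such that for all real $\theta$
\[
\Big|\sigma(\theta)-\sum_{1\le|h|\le H}\gamma_he(h\theta)\Big|\le\frac1{2H+2}\sum_{|h|\le H}\Big(1-\frac{|h|}{H+1}\Big)e(h\theta).
\]

\medskip\noindent\textbf{(T7) Hoeffding's inequality.} If $\xi_1,\dots,\xi_N$ are independent real random variables with values in $[-1,1]$, then $\frac1N\sum_i\xi_i$ deviates from its mean by at least $t$ with probability at most $2e^{-Nt^2/2}$. For complex $\xi_i$ with $|\xi_i|\le1$, a deviation larger than $t$ forces a deviation larger than $t/\sqrt2$ of the real or the imaginary part, so it has probability at most $4e^{-Nt^2/4}$.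

\section{The linear sieve for intervals}\label{sec:linear}

Let $\mathcal S^+(x,z)$ and $\mathcal S^-(x,z)$ be the supremum and the infimum, over all systems of classes $(r_p)$ and all intervals $(w,w+x]$, of the number of integers in the interval that avoid $r_p$ for all $p<z$. This class of problems is closed under passing to a progression: if $n\equiv r_p\pmod p$ is written $n=n_1+pm$, then $m$ runs over a half-open interval of length $x/p$, and for each prime $p'\ne p$ the condition $n\not\equiv r_{p'}\pmod{p'}$ excludes one class for $m$. Sort the integers that avoid $r_p$ for all $p<z_0$ but not for all $p<z$ by the least $p$ with $n\equiv r_p$. This gives Buchstab's inequalities, for $z_0\le z$: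
\begin{equation}\label{eq:buchstab}
\begin{aligned}
\mathcal S^-(x,z)&\ge\mathcal S^-(x,z_0)-\sum_{z_0\le p<z}\mathcal S^+(x/p,p),\\
\mathcal S^+(x,z)&\le\mathcal S^+(x,z_0)-\sum_{z_0\le p<z}\mathcal S^-(x/p,p).
\end{aligned}
\end{equation}
Put $\phi_+=e^{-\gamma}F$, $\phi_-=e^{-\gamma}f$ and $s=\log x/\log z$. The expected bounds are $x\phi_\pm(s)/\log z=xs\phi_\pm(s)/L$. We have $s\phi_+(s)=2$ for $s\le3$, and integrating $(s\phi_-)'=2/(s-1)$ gives $s\phi_-(s)=2\log(s-1)$ for $2\le s\le4$.

\begin{proposition}\label{prop:linear}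
There is an absolute constant $C_1$ such that for all sufficiently large $x$
\begin{align*}
\mathcal S^-(x,z)&\ge2\log(s-1)\,\frac xL-C_1\frac x{L^2}&&(x^{1/3}\le z\le x^{1/2}),\\
\mathcal S^+(x,z)&\le\frac{2x}L+C_1\frac x{L^2}&&(x^{1/3}\le z\le x).
\end{align*}
In particular $\mathcal S^-(x,x^{1/3})\ge(2\log2)\,x/L-C_1x/L^2$.
\end{proposition}

\begin{remark}\label{rem:smallC}
Let $C<\frac12$, $K=1/(2C)$ and $z=\sqrt x/K$. Then $s-1=\frac{L/2+\log K}{L/2-\log K}\ge1+\frac{4\log K}L$, and $\log(1+\theta)\ge\theta/2$ on $[0,1]$ gives $U_C(x)\ge\mathcal S^-(x,z)\ge(4\log K-C_1)x/L^2$ for large $x$. So the sieve alone produces survivors when $C<\frac12e^{-C_1/4}$. At $z=\sqrt x$ the main term vanishes.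
\end{remark}

The proof is an induction on $x$ through \eqref{eq:buchstab}, and the difficulty is to find a shape for the error term that the recursion reproduces. Multiplying $x$ by a constant $K$ inside $\phi_\pm(\log x/\log z)$ changes the main term by about $x\phi_\pm'(s)\log K/\log^2z=xs^2\phi'_\pm(s)\log K/L^2$. This suggests the functions
\[
h_+(s)=-s^2\phi_+'(s)\quad(s\ge1),\qquad h_-(s)=s^2\phi_-'(s)\quad(s\ge2),
\]
with the right derivative at $s=2$, and
\[
G_\pm(t)=\Big(\frac t{t-1}\Big)^2h_\pm(t-1)\qquad(t\ge2\text{ for }+,\ t\ge3\text{ for }-).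
\]

\begin{lemma}\label{lem:h}
The functions $h_\pm$ are continuous, positive and nonincreasing, with $h_+=2$ on $[1,3]$ and $h_-(2)=4$. The functions $G_\pm$ are positive and decreasing, and
\begin{gather}
h_-(s)=\int_s^\infty G_+(t)\frac{dt}t\quad(s\ge2),\qquad h_+(s)=\int_s^\infty G_-(t)\frac{dt}t\quad(s\ge3),\label{eq:hG}\\
\int_s^\infty G_\pm(t)\frac{dt}{t^2}\ge\frac{G_\pm(s)}{64s^4}\qquad(s\ge2\text{ for }+,\ s\ge3\text{ for }-).\label{eq:gain}
\end{gather}
\end{lemma}

\begin{proof}
The differential equations in (T5) read $h_-(s)=s\phi_+(s-1)-s\phi_-(s)$ for $s>2$ and $h_+(s)=s\phi_+(s)-s\phi_-(s-1)$ for $s>3$. The first gives $h_-(2)=2\phi_+(1)=4$ and continuity of $h_-$. On $[1,3]$ we have $h_+=2$, and the second formula tends to $3\phi_+(3)-3\phi_-(2)=2$ as $s\downarrow3$; so $h_+$ is continuous and $\phi_+$ is $C^1$. Differentiating the two formulas and using the differential equations once more, we get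
\[
h_-'(s)=s\phi_+'(s-1)=-\frac{s\,h_+(s-1)}{(s-1)^2}\quad(s>2),\qquad h_+'(s)=-s\phi_-'(s-1)=-\frac{s\,h_-(s-1)}{(s-1)^2}\quad(s>3).
\]
Monotonicity of $F$ and $f$ gives $h_\pm\ge0$, so $h_\pm$ are nonincreasing. Their limits at infinity are $0$: a limit $l>0$ would give $|\phi'_\pm(t)|\ge l/t^2$ and so $|\phi_\pm(s)-e^{-\gamma}|\ge l/s$, against (T5). Since $G_\pm(t)/t=t\,h_\pm(t-1)/(t-1)^2$, integration from $s$ to $\infty$ gives \eqref{eq:hG}.

Suppose $h_-(s_1)=0$ with $s_1\ge2$. By \eqref{eq:hG}, $h_+=0$ on $[s_1-1,\infty)$, which forces $s_1-1>3$; by \eqref{eq:hG} again, $h_-(s_1-2)=0$ with $s_1-2>2$. Repeating this we obtain $s_1-2i>4$ for all $i$, which is absurd. So $h_->0$, and then $h_+>0$ by \eqref{eq:hG}. Hence $G_\pm$, a product of a decreasing and a nonincreasing positive function, is positive and decreasing.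

For \eqref{eq:gain} we bound the decay of $h_\pm$. Restrict the integrals \eqref{eq:hG} to $[s,s+\frac12]$, where $\frac t{(t-1)^2}\ge\frac1t\ge\frac1{2s}$. This gives $h_-(s)\ge\frac1{4s}h_+(s-\frac12)$ for $s\ge2$ and $h_+(s)\ge\frac1{4s}h_-(s-\frac12)$ for $s\ge3$. The latter also holds for $\frac52\le s\le3$, where $h_+(s)=2$ and $h_-\le4$. Applying one inequality after the other, we get $h_+(s-1)\le16s^2h_+(s)$ for $s\ge\frac52$ and $h_-(s-1)\le16s^2h_-(s)$ for $s\ge3$; the first is trivial for $2\le s\le\frac52$. As $\frac s{s-1}\le2$, this gives $G_\pm(s)\le64s^2h_\pm(s)$ in the ranges of \eqref{eq:gain}, and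
\[
\int_s^{s+1}G_\pm(t)\frac{dt}{t^2}=\int_s^{s+1}\frac{h_\pm(t-1)}{(t-1)^2}\,dt\ge\frac{h_\pm(s)}{s^2}\ge\frac{G_\pm(s)}{64s^4}.\qedhere
\]
\end{proof}

\begin{proof}[Proof of Proposition~\ref{prop:linear}]
For $x\ge16$ let $s_0=40\log L$ and $z_0=z_0(x)=x^{1/s_0}=\exp(L/(40\log L))$, which is increasing in $x$ because $L>e$. Define the errors
\[
\Delta_-(x,z)=\frac{x\phi_-(s)}{\log z}-\mathcal S^-(x,z),\qquad\Delta_+(x,z)=\mathcal S^+(x,z)-\frac{x\phi_+(s)}{\log z}.
\]
We shall see that $\Delta_\mp(x,z)$ is bounded by $\sum_p\Delta_\pm(x/p,p)$ up to a small term. The bound $BxL^{-2}h_\pm(s)$ is reproduced exactly by this recursion: at $(x/p,p)$ it equals $B\frac xpL^{-2}G_\pm(t_p)$, and \eqref{eq:partial} and \eqref{eq:hG} sum this to $BxL^{-2}h_\mp(s)$. That leaves no room for the small terms. We make room with a factor $1-L^{-1/2}$, which is smaller at $x/p$ than at $x$, and with an extra term for large $s$, where $h_\pm(s)$ is tiny. Let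
\[
\Theta_\pm(L,s)=L^{-2}(1-L^{-1/2})h_\pm(s)+L^{-10}e^{-s/8}.
\]

\emph{Claim.} There is a constant $B\ge1$ such that for all $x\ge16$ we have $\Delta_-(x,z)\le Bx\Theta_-(L,s)$ for $z_0\le z\le\sqrt x$ and $\Delta_+(x,z)\le Bx\Theta_+(L,s)$ for $z_0\le z\le x$.

Since $\Theta_\pm\le5L^{-2}$, the claim implies the proposition with $C_1=5B$, by the formulas for $s\phi_\pm(s)$.

Let $x_1\ge16^2$ be a large absolute constant; how large it must be is determined below without reference to $B$. For $16\le x\le x_1$ the quantities $\Delta_\pm$ are bounded above and $\Theta_\pm\ge L^{-10}e^{-s_0/8}$ is bounded below, so the claim holds if $B=B(x_1)$ is large. We now let $x>x_1$, assume the claim on $[16,x/2]$ and prove it at $x$; this is an induction over the ranges $(2^ix_1,2^{i+1}x_1]$.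

\emph{Starting point.} Apply \eqref{eq:FL} to the integers of an interval of length $x$ with $\omega(d)=1/d$, $|R_d|\le1$, $D_0=\sqrt x$ and $z=z_0$, so that $\log D_0/\log z_0=20\log L$. Since $\log z_0\ge L^{1/2}$, (T1) gives $\prod_{p<z_0}(1-\frac1p)=e^{-\gamma}/\log z_0+O(L^{-30})$, and $\phi_\pm(s_0)=e^{-\gamma}+O(L^{-40})$ by (T5). Hence $|\Delta_\pm(x,z_0)|\ll xL^{-20}$.

\emph{Recursion.} We have $1/\log p=t_p/L$ and $\log(x/p)/\log p=t_p-1$. Apply \eqref{eq:partial} with $\Phi(t)=t\phi_\pm(t-1)$, whose supremum and variation on $[s,s_0]$ are $O(\log L)$. For $s\ge2$ (upper signs) and $s\ge3$ (lower signs) this gives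
\[
\sum_{z_0\le p<z}\frac xp\,\frac{\phi_\pm(t_p-1)}{\log p}=\frac xL\int_s^{s_0}\phi_\pm(t-1)\,dt+O(xL^{-20})=\frac xL\big(s_0\phi_\mp(s_0)-s\phi_\mp(s)\big)+O(xL^{-20}).
\]
Inserting the definitions of $\Delta_\pm$ in \eqref{eq:buchstab}, the main terms cancel, and
\begin{equation}\label{eq:rec}
\Delta_\mp(x,z)\le\sum_{z_0\le p<z}\Delta_\pm(x/p,p)+O(xL^{-20})
\end{equation}
for $z\le\sqrt x$ (upper signs) and $z\le x^{1/3}$ (lower signs). The pairs $(x/p,p)$ are covered by the induction hypothesis: $16\le\sqrt x\le x/p\le x/2$; $p\ge z_0(x)\ge z_0(x/p)$; and $p\le x/p$ if $p<\sqrt x$, $p\le\sqrt{x/p}$ if $p<x^{1/3}$. The range $x^{1/3}<z\le x$ for $\Delta_+$ reduces to $z=x^{1/3}$: there $\Delta_+(x,z)\le\Delta_+(x,x^{1/3})$, because $\mathcal S^+$ is nonincreasing in $z$ and $\phi_+(s)/\log z=2/L$, while $\Theta_+(L,s)\ge\Theta_+(L,3)$ for $1\le s\le3$.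

\emph{Inductive step.} It remains to bound $\sum_{z_0\le p<z}\frac1p\Theta_\pm(\log\frac xp,t_p-1)$ for $s\ge2$ (upper signs) and $s\ge3$ (lower signs). Since $\log(x/p)=L(1-1/t)$ with $t=t_p$ and $(1-\frac1t)^{-1/2}\ge1+\frac1{2t}$,
\[
\Theta_\pm\big(L(1-\tfrac1t),t-1\big)\le L^{-2}G_\pm(t)\Big(1-L^{-1/2}-\frac{L^{-1/2}}{2t}\Big)+e^{1/8}L^{-10}\big(1-\tfrac1t\big)^{-10}e^{-t/8}.
\]
In the first part, $G_\pm$ is decreasing and the bracket is increasing with values in $[0,1]$, so supremum and variation on $[s,s_0]$ are at most $2L^{-2}G_\pm(s)$, and the integral over $[s,s_0]$ is at most that over $[s,\infty)$. By \eqref{eq:partial}, \eqref{eq:hG} and \eqref{eq:gain} the first part sums to at most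
\[
L^{-2}\Big[(1-L^{-1/2})h_\mp(s)-\frac{L^{-1/2}G_\pm(s)}{128s^4}+O(L^{-3})G_\pm(s)\Big]\le L^{-2}(1-L^{-1/2})h_\mp(s)-\frac{L^{-5/2}G_\pm(s)}{256s^4},
\]
where we used $s\le40\log L$ and $x_1$ large. The second part is decreasing in $t$. For $s\ge100$ its integral against $dt/t$ is at most $e^{1/8}(\frac{100}{99})^{10}\frac8{100}L^{-10}e^{-s/8}<\frac18L^{-10}e^{-s/8}$, and the error in \eqref{eq:partial} is smaller still, so it sums to at most $\frac14L^{-10}e^{-s/8}$. For $s\le100$ it sums to $O(L^{-10})$.

Insert the induction hypothesis in \eqref{eq:rec}. If $s\ge100$, then $e^{-s/8}\ge e^{-s_0/8}=L^{-5}$, so the term $O(xL^{-20})$ is at most $\frac12BxL^{-10}e^{-s/8}$, and $\frac14+\frac12\le1$ gives the claim. If $s\le100$, then $G_\pm(s)\ge G_\pm(100)>0$, so the gain is $\gg BxL^{-5/2}$, and it absorbs both $B\cdot O(xL^{-10})$ and $O(xL^{-20})$. In both cases the conditions on $x_1$ do not involve $B$.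
\end{proof}

\section{From few survivors to a biased exponential sum}\label{sec:bias}

From now on we assume \eqref{eq:H}. We use Selberg's sieve with the weights $\mu(d)\log(R/d)/\log R$. They have two properties that matter. Their main term is $1/\log R$ with a relative error $O(1/\log R)$ and an absolute implied constant; this is the next lemma, a form of a theorem of Graham. And they are small on average: for $Z\ge1$,
\begin{equation}\label{eq:logsum}
\sum_{d\le Z}\log\frac Zd=\int_1^Z\lfloor t\rfloor\frac{dt}t\le Z ,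
\end{equation}
so that their absolute values sum to at most $R/\log R$.

\begin{lemma}\label{lem:graham}
For $R\ge1$,
\[
\sum_{d_1,d_2\le R}\frac{\mu(d_1)\mu(d_2)}{[d_1,d_2]}\log\frac R{d_1}\log\frac R{d_2}=\log R+O(1).
\]
\end{lemma}

\begin{proof}
For $t\ge1$ and squarefree $d$ let $m_d(t)=\sum_{n\le t,\,(n,d)=1}\frac{\mu(n)}n\log\frac tn$. The identity $\frac1{[d_1,d_2]}=\frac1{d_1d_2}\sum_{d\mid(d_1,d_2)}\varphi(d)$ diagonalizes the sum: writing $d_i=dn_i$ with $(n_i,d)=1$, it equals
\[
\sum_{d\le R}\frac{\mu^2(d)\varphi(d)}{d^2}\,m_d(R/d)^2 .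
\]
To evaluate $m_d$, start with $d=1$. We have $m_1(t)=\int_1^t\sum_{n\le v}\frac{\mu(n)}n\frac{dv}v$. By (T1), $m_1(t)=\log t\sum_{n\le t}\frac{\mu(n)}n-\sum_{n\le t}\frac{\mu(n)\log n}n\to1$, and the tail of the integral beyond $t$ is $\ll(\log2t)^{-3}$. So $m_1(t)=1+O((\log2t)^{-3})$. Write $j\mid d^\infty$ if every prime factor of $j$ divides $d$. Comparing Euler products gives $\mu(n)1_{(n,d)=1}=\sum_{jk=n,\,j\mid d^\infty}\mu(k)$, hence $m_d(t)=\sum_{j\mid d^\infty,\,j\le t}\frac1jm_1(t/j)$. Compare this with $\sum_{j\mid d^\infty}\frac1j=\frac d{\varphi(d)}$. Let $\theta(d)=\prod_{p\mid d}(1-p^{-3/4})^{-1}\ge d/\varphi(d)$. The terms $j\le\sqrt t$ cause an error $\ll\frac d{\varphi(d)}(\log2t)^{-3}$. The terms $j>\sqrt t$ cause an error $\ll\sum_{j\mid d^\infty}\frac1j(j/\sqrt t)^{1/4}=t^{-1/8}\theta(d)$. Thus $m_d(t)=\frac d{\varphi(d)}+O(\theta(d)(\log2t)^{-3})$, and the sum in the lemma is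
\[
\sum_{d\le R}\frac{\mu^2(d)}{\varphi(d)}+O\Big(\sum_{d\le R}\frac{\mu^2(d)\theta(d)^2}{d\,(\log(2R/d))^3}\Big).
\]
For the main term write $\mu^2(d)d/\varphi(d)=\sum_{n\mid d}\rho_0(n)$ with $\rho_0$ multiplicative, $\rho_0(p)=\frac1{p-1}$, $\rho_0(p^2)=-\frac p{p-1}$, $\rho_0(p^i)=0$ for $i\ge3$. Then $\sum\rho_0(n)/n=1$ factor by factor and $\sum|\rho_0(n)|n^{-3/4}<\infty$, so the main term is $\sum_{n\le R}\frac{\rho_0(n)}n(\log\frac Rn+O(1))=\log R+O(1)$. For the error term let $\rho_1\ge0$ be multiplicative, supported on squarefree numbers, with $\rho_1(p)=\theta(p)^2-1\ll p^{-3/4}$. Then $\mu^2(d)\theta(d)^2\le\sum_{n\mid d}\rho_1(n)$ and $\sum\rho_1(n)/n<\infty$, so $\sum_{d\le v}\mu^2(d)\theta(d)^2\ll v$. The block $2^{-i-1}R<d\le2^{-i}R$ therefore contributes $\ll(i+1)^{-3}$, and these sum to $O(1)$.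
\end{proof}

\begin{proposition}\label{prop:bias}
There are constants $H$, $\varepsilon$, $c_0$ such that for every large $x$ there exist a squarefree integer $D\le x^{4/5}$, an integer $h$ with $1\le|h|\le H$, a function $\mu^*\in\{\mu,\mu^2\}$, a number $V\in[x^{1/4},x^{1/3}]$ and a real $\tau$ with $|\tau|\le HV/\varepsilon$ such that
\[
\Big|\sum_{u\le V}\psi(u)\Big|\ge c_0V,\qquad\text{where}\quad\psi(u)=\mu^*(u)\,e\Big(\frac{h\,r_{Du}}{Du}+\frac\tau u\Big)
\]
if $u$ is squarefree and prime to $D$, and $\psi(u)=0$ otherwise.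
\end{proposition}

\begin{proof}
\emph{Step 1: the upper bound sieve is nearly sharp.} For $p\ge x^{1/3}$ put $Y=Y_p=x/p$ and
\[
S_p=\#\{1\le n\le x:\ n\equiv r_p\ (\mathrm{mod}\ p),\ n\not\equiv r_q\ (\mathrm{mod}\ q)\text{ for all }q<x^{1/3}\}.
\]
By Proposition~\ref{prop:linear} at least $(2\log2)\frac xL-C_1\frac x{L^2}$ integers $n\le x$ avoid $r_q$ for all $q<x^{1/3}$. Each is counted by $U(x)$ or by some $S_p$ with $x^{1/3}\le p\le C\sqrt x$. For these $p$ we have $Y^{1/3}\le x^{1/3}\le Y$, so Proposition~\ref{prop:linear} gives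
\[
S_p\le\mathcal S^+(Y,x^{1/3})\le\frac{2Y}{\log Y}+C_1\frac Y{\log^2Y}.
\]
By (T1), $\sum_{\sqrt x\le p\le C\sqrt x}\frac1p\ll\frac1L$, so the primes $p\ge\sqrt x$ contribute $O(x/L^2)$; this is where the constant $C$ is absorbed. With \eqref{eq:H} we obtain $\sum_{x^{1/3}\le p<\sqrt x}S_p\ge(2\log2)\frac xL-O(\frac x{L^2})$. On the other hand $1/\log Y=t_p/(L(t_p-1))$, so \eqref{eq:partial} gives
\[
\sum_{x^{1/3}\le p<\sqrt x}\frac{2Y}{\log Y}=\frac{2x}L\int_2^3\frac{dt}{t-1}+O\Big(\frac x{L^2}\Big)=(2\log2)\frac xL+O\Big(\frac x{L^2}\Big).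
\]
Hence the nonnegative terms $\frac{2Y}{\log Y}+C_1\frac Y{\log^2Y}-S_p$ have sum $O(x/L^2)$ over $x^{1/3}\le p<\sqrt x$, and so over any subrange. For the set $\mathcal I$ of primes in $[x^{2/5},x^{9/20}]$ this gives
\begin{equation}\label{eq:sharp}
\sum_{p\in\mathcal I}\Big(\frac{2Y}{\log Y}-S_p\Big)\le C_2\frac x{L^2}.
\end{equation}

\emph{Step 2: Selberg's sieve beyond level $Y$.} Let $K$ be a large integer constant, $H=20K$, $R=R_p=\sqrt{KY}$, and $\lambda_d=\mu(d)\frac{\log(R/d)}{\log R}$ for $d\le R$. For $p\in\mathcal I$ and large $x$ we have $x^{11/40}\le R<x^{1/3}<p$; the range $\mathcal I$ is chosen so that every prime up to $R$ is a sieving prime for $S_p$. Moreover $\sum_{p\in\mathcal I}\frac1p\to\log\frac98$ lies in $[0.11,0.12]$ and $(\log R)^{-2}\le(\frac{40}{11})^2L^{-2}\le14L^{-2}$, so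
\begin{equation}\label{eq:trivial}
\sum_{p\in\mathcal I}\frac{R^2}{\log^2R}\le14\cdot0.12\,K\frac x{L^2}\le1.7K\frac x{L^2}.
\end{equation}
For squarefree $D'$ let $N(D')=\#\{1\le n\le x:n\equiv r_{D'}\ (\mathrm{mod}\ D')\}$. If $n$ is counted by $S_p$, the only squarefree $d\le R$ with $n\equiv r_d\pmod d$ is $d=1$, and $\lambda_1=1$. So, with an absolute $C_3$ from Lemma~\ref{lem:graham},
\[
S_p\le\sum_{\substack{n\le x\\ n\equiv r_p\,(p)}}\Big(\sum_{\substack{d\le R\\ n\equiv r_d\,(d)}}\lambda_d\Big)^2=\sum_{d_1,d_2\le R}\lambda_{d_1}\lambda_{d_2}N(p[d_1,d_2])\le\frac Y{\log R}+C_3\frac Y{\log^2R}+\mathrm{Rem}_p,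
\]
\[
\mathrm{Rem}_p=\sum_{d_1,d_2\le R}\lambda_{d_1}\lambda_{d_2}\Big(N(p[d_1,d_2])-\frac x{p[d_1,d_2]}\Big),
\]
all sums being over squarefree $d$. Now $\frac1{\log R}=\frac2{\log Y}-\frac{2\log K}{\log Y\log(KY)}\le\frac2{\log Y}-\frac{2\log K}{L^2}$. Summing over $p\in\mathcal I$ and using \eqref{eq:sharp},
\[
\sum_{p\in\mathcal I}\mathrm{Rem}_p\ge\big(0.22\log K-C_2-1.7C_3\big)\frac x{L^2}\ge\frac x{L^2}
\]
once $K$ is a large enough constant. By $|N(D')-x/D'|\le1$, \eqref{eq:logsum} and \eqref{eq:trivial}, the trivial bound for the left side is $1.7Kx/L^2$. The remainder is thus a positive proportion of its trivial bound.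

\emph{Step 3: discarding terms.} Write $g=(d_1,d_2)$, $d_1=gu$, $d_2=gv$. We want $g$ bounded, so that $u$ runs over a long range, and the modulus $pguv$ at least of order $x$, so that the phase $hx/(pguv)$ arising below stays bounded.

By \eqref{eq:logsum}, the terms with $g>H$ contribute at most $(\log R)^{-2}\sum_{g>H}(R/g)^2\le R^2/(H\log^2R)$ for each $p$, in total at most $\frac{1.7K}{20K}\frac x{L^2}\le\frac1{10}\frac x{L^2}$.

Let $0<\varepsilon<\frac1{20}$, $\varepsilon_1=20\varepsilon$ and $l=1+\log(1/\varepsilon_1)$. The terms with $g\le H$ and $[d_1,d_2]\le\varepsilon Y$ have $d_1d_2\le H\varepsilon Y=\varepsilon_1R^2$. For $Z\le R$, \eqref{eq:logsum} gives $\sum_{d\le Z}\log\frac Rd\le Z(1+\log\frac RZ)$. So the pairs with $d_1\le\varepsilon_1R$ give $\sum\log\frac R{d_1}\log\frac R{d_2}\le\varepsilon_1lR\cdot R$. For $\varepsilon_1R<d_1\le R$ we have $d_2\le Z=\varepsilon_1R^2/d_1\in[\varepsilon_1R,R]$, the sum over $d_2$ is at most $Zl$, and these pairs give at most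
\[
\varepsilon_1lR^2\sum_{\varepsilon_1R<d_1\le R}\frac{\log(R/d_1)}{d_1}\le\varepsilon_1lR^2\cdot l\cdot l .
\]
The total contribution is at most $2\varepsilon_1l^3\cdot1.7K\frac x{L^2}\le\frac1{10}\frac x{L^2}$ if $\varepsilon$ is small in terms of $K$. We fix such an $\varepsilon$. Two squarefree numbers $gu$, $gv$ have greatest common divisor $g$ exactly when $guv$ is squarefree, so
\begin{equation}\label{eq:dagger}
\sum_{p\in\mathcal I}\ \sum_{g\le H}\ {\sum_{u,v}}^\dagger\lambda_{gu}\lambda_{gv}\Big(N(pguv)-\frac x{pguv}\Big)\ge\frac45\frac x{L^2},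
\end{equation}
where $\dagger$ stands for the conditions $gu\le R$, $gv\le R$, $guv$ squarefree, $guv>\varepsilon Y$.

\emph{Step 4: Fourier expansion.} Let $D'=pguv$ and $r=r_{D'}$. Then $N(D')=\lfloor\frac{x-r}{D'}\rfloor-\lfloor\frac{-r}{D'}\rfloor$, and $\lfloor\theta\rfloor=\theta-\frac12-\sigma(\theta)$ gives
\[
N(D')-\frac x{D'}=\sigma\Big(\frac{-r}{D'}\Big)-\sigma\Big(\frac{x-r}{D'}\Big).
\]
Apply (T6) to both terms. The left side of \eqref{eq:dagger} is at most the sum of the trigonometric polynomials with weights $\lambda_{gu}\lambda_{gv}$ plus the sum of the majorants with weights $|\lambda_{gu}\lambda_{gv}|$. The constant terms of the two majorants contribute at most $\frac2{2H+2}\sum_{p\in\mathcal I}\frac{R^2}{\log^2R}\le\frac1{10}\frac x{L^2}$. What remains, at least $\frac7{10}\frac x{L^2}$, is a combination, with coefficients of modulus at most $1$, of $8H$ sums, one for each frequency, each $\xi\in\{0,x\}$ and each of the two weights. Renaming the frequency $-h$, we find $1\le|h|\le H$, $\xi\in\{0,x\}$ and a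 weight $w$, equal to $\lambda_{gu}\lambda_{gv}$ or to $|\lambda_{gu}\lambda_{gv}|$, with
\begin{equation}\label{eq:fourier}
\Big|\sum_{p\in\mathcal I}\sum_{g\le H}{\sum_{u,v}}^\dagger w\,e\Big(\frac{h\,r_{pguv}}{pguv}-\frac{h\xi}{pguv}\Big)\Big|\ge c\frac x{L^2},\qquad c=\frac1{12H}.
\end{equation}

\emph{Step 5: a sum in one variable.} Fix $p,g,v$ with $gv\le R$ squarefree. Put $D=pgv$, which is squarefree as $gv<p$; put $\tau=-h\xi/D$ and $u_0=\varepsilon Y/(gv)=\varepsilon x/D$; let $\mu^*$ be $\mu$ or $\mu^2$ according to $w$; and define $\psi$ as in the statement. Since $u\le R<p$, the condition that $guv$ be squarefree means that $u$ is squarefree and prime to $D$. The sum over $u$ in \eqref{eq:fourier} is therefore $\pm\frac{|\lambda_{gv}|}{\log R}\sum_{u_0<u\le R/g}\psi(u)\log\frac R{gu}$. If all the latter sums had modulus less than $c'R$, then \eqref{eq:logsum} and \eqref{eq:trivial} would bound the left side of \eqref{eq:fourier} by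
\[
\sum_{p\in\mathcal I}\sum_{g\le H}\frac{c'R}{\log R}\cdot\frac R{g\log R}\le1.7K(1+\log H)\,c'\frac x{L^2},
\]
which is less than $cx/L^2$ for a small constant $c'\le1$. So there are $p,g,v$ with
\[
\Big|\int_1^{R/g}\mathcal F(t)\frac{dt}t\Big|=\Big|\sum_{u_0<u\le R/g}\psi(u)\log\frac R{gu}\Big|\ge c'R,\qquad\mathcal F(t)=\sum_{u_0<u\le t}\psi(u).
\]
We have $|\mathcal F(t)|\le t$. If $|\mathcal F(t)|<\frac{c'}2t$ held for all $t$ with $\frac{c'}2R\le t\le\frac Rg$ (possibly an empty range), the integral would be at most $(\frac{c'}2R-1)+\frac{c'}2R<c'R$ in modulus. So some such $t$ has $|\mathcal F(t)|\ge\frac{c'}2t$, and in particular $t>u_0$. As $\mathcal F(t)=\sum_{u\le t}\psi(u)-\sum_{u\le u_0}\psi(u)$, there is $V\in\{t,u_0\}$ with $|\sum_{u\le V}\psi(u)|\ge\frac{c'}4t\ge\frac{c'}4V$. The sum has at most $V$ terms, so $V\ge\frac{c'}4t\ge\frac{c'^2}8R$. Put $c_0=c'^2/8\le c'/4$. Then $x^{1/4}\le c_0x^{11/40}\le V\le R\le x^{1/3}$ for large $x$, $D\le x^{9/20+1/3}\le x^{4/5}$, and $|\tau|\le Hx/D=Hu_0/\varepsilon\le HV/\varepsilon$.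
\end{proof}

\section{From the bias to a rational number}\label{sec:rational}

We need to know that a sum of size comparable to its length keeps its bias when restricted to the multiples of $q$, for most primes $q$. This is the content of the following variance bound.

\begin{lemma}\label{lem:TK}
For $T\ge1$, $Z\le\sqrt T$ and complex numbers $a_m$,
\[
\sum_{q\le Z}q\,\Big|\sum_{m\le T,\ q\mid m}a_m-\frac1q\sum_{m\le T}a_m\Big|^2\le5T\sum_{m\le T}|a_m|^2 .
\]
\end{lemma}

\begin{proof}
A matrix and its transpose have the same operator norm on $\ell^2$. Applied to the matrix with entries $\sqrt q\,(1_{q\mid m}-\frac1q)$, this reduces the lemma to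
\[
\sum_{m\le T}\Big|\sum_{q\le Z}d_q\Big(1_{q\mid m}-\frac1q\Big)\Big|^2\le5T\sum_{q\le Z}\frac{|d_q|^2}q
\]
for all complex $d_q$. Expand the square. The diagonal terms give at most $\sum_q|d_q|^2(\frac Tq+\frac T{q^2})\le2T\sum_q|d_q|^2/q$. For $q\ne q'$ the coefficient of $d_q\overline{d_{q'}}$ is $\lfloor\frac T{qq'}\rfloor-\frac1{q'}\lfloor\frac Tq\rfloor-\frac1q\lfloor\frac T{q'}\rfloor+\frac{\lfloor T\rfloor}{qq'}$. It would vanish without the integer parts, so its modulus is at most $1+\frac1{q'}+\frac1q+\frac1{qq'}\le3$. By the Cauchy--Schwarz inequality these terms give at most $3(\sum_q|d_q|)^2\le3\sum_q\frac{|d_q|^2}q\sum_{q\le Z}q\le3T\sum_q\frac{|d_q|^2}q$.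
\end{proof}

\begin{proposition}\label{prop:rational}
There are constants $\kappa\le1$ and $C_*$ such that for every large $x$, with
\[
Z_x=\exp\big(\tfrac\kappa3(\log x)^{1/5}\big),\qquad W_x=\big((\log x)^2,Z_x\big],
\]
there are coprime integers $a,b$ with $1\le b\le x^{1/3}$, $|a|\le x^{3/2}$ and
\[
\sum_{q\in W_x,\ br_q\not\equiv a\ (\mathrm{mod}\ q)}\frac1q\le C_* .
\]
\end{proposition}

By (T1) the full sum $\sum_{q\in W_x}\frac1q$ is about $\frac15\log\log x$, so the proposition says that the congruence holds for most primes of the window. The proof occupies the rest of this section. Fix a large $x$ and take $D,h,\mu^*,V,\tau,\psi$ from Proposition~\ref{prop:bias}.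

\subsection{Splitting into a rough and a smooth part}

The pigeonhole argument of Section~\ref{sec:model} needs many integers $k$, each prime to all small $q$ and each carrying a biased sum over a cofactor $m$. The cofactor must be long compared with $q$, for Lemma~\ref{lem:TK}, and short compared with $x$, so that little information describes it. The factorization of $u$ into its large and its small primes provides both.

Let $y=\exp(L^{1/5})$, $T_-=y^\kappa$, $T_+=y^{A_0}$ with constants $\kappa\le1\le A_0$ to be chosen. Each squarefree $u$ is uniquely $u=km$ with $P^-(k)\ge y$ and $P^+(m)<y$. Put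
\[
T_k=\frac Vk,\qquad\Psi_k=\sum_{m\le T_k,\ P^+(m)<y}\psi(km),
\]
so that $\sum_k\Psi_k=\sum_{u\le V}\psi(u)$, where $k\le V$ runs over squarefree integers with $P^-(k)\ge y$. We bound the contribution of extreme $T_k$ by counting pairs $(k,m)$; the implied constants here are absolute.

If $T_k<T_-$, then $m<T_-$ and $V/m\ge y$. By (T4) these pairs number $\ll\sum_{m\le T_-}\frac V{m\log y}\ll(\kappa+\frac1{\log y})V$.

If $T_k>T_+$, then $k<V/T_+$, and the pairs with $m\le\sqrt{T_+}$ number at most $V/\sqrt{T_+}$. For larger $m$ we use that smooth numbers are rarely large. Let $\beta=1/\log y$. For $p<y$ we have $p^\beta-1\le(e-1)\beta\log p$ by convexity, so $\sum_{p<y}\frac{p^\beta-1}p\ll1$ by (T1), and $\prod_{p<y}(1-p^{\beta-1})^{-1}\ll\exp(\sum_{p<y}p^{\beta-1})\ll\log y$. Hence for all $w>0$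
\[
\sum_{m>w,\ P^+(m)<y}\frac1m\le\sum_{P^+(m)<y}\frac1m\Big(\frac mw\Big)^\beta=w^{-\beta}\prod_{p<y}(1-p^{\beta-1})^{-1}\ll w^{-\beta}\log y .
\]
By (T4) the pairs with $\sqrt{T_+}<m\le V/y$ number $\ll\sum_m\frac V{m\log y}\ll VT_+^{-\beta/2}=Ve^{-A_0/2}$. If $V/y<m\le V$, then $k<y$, so $k=1$, and the number of such $m$ is at most $V\sum_{m>V/y,\,P^+(m)<y}\frac1m\ll V(V/y)^{-\beta}\log y\ll Ve^{-L^{4/5}/4}L^{1/5}$, since $V\ge x^{1/4}$.

Fix $\kappa$ small and $A_0$ large in terms of $c_0$, so that for large $x$ all these pairs number at most $\frac14c_0V$. Then $\sum_{T_-\le T_k\le T_+}|\Psi_k|\ge\frac34c_0V$. The range $V/T_+\le k\le V/T_-$ is covered by $O(\log y)$ dyadic intervals, and by (T4) the $k$ with $P^-(k)\ge y$ in each have reciprocal sum $\ll1/\log y$. So $\sum\frac1k\le C_4$ over the $k$ in this range with $P^-(k)\ge y$. Let $c_1=c_0/(4C_4)$ and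
\[
\mathcal K=\{k\text{ squarefree}:\ P^-(k)\ge y,\ (k,D)=1,\ T_-\le T_k\le T_+,\ |\Psi_k|\ge c_1T_k\}.
\]
The $k$ with $|\Psi_k|<c_1T_k$ contribute at most $c_1C_4V=\frac14c_0V$, and $\Psi_k=0$ if $(k,D)>1$. So $\sum_{k\in\mathcal K}|\Psi_k|\ge\frac12c_0V$, and $|\Psi_k|\le T_+$ gives
\begin{equation}\label{eq:Ksize}
|\mathcal K|\ge\frac{c_0V}{2T_+}.
\end{equation}

Now we introduce the digits. Let $k\in\mathcal K$ and let $m$ be squarefree with $P^+(m)<y$ and $(m,D)=1$. Then $Dkm$ is squarefree and $r_{Dkm}\equiv r_{Dk}\pmod{Dk}$, so $r_{Dkm}=r_{Dk}+Dk\,j_m(k)$ with $0\le j_m(k)<m$. Reducing modulo a prime $q\mid m$ gives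
\begin{equation}\label{eq:digit}
j_m(k)\equiv j_q(k)\equiv(r_q-r_{Dk})\,\overline{Dk}\pmod q ,
\end{equation}
and
\begin{equation}\label{eq:psi}
\psi(km)=\mu^*(k)\mu^*(m)\,e\Big(\frac{\alpha_k}m+\frac{h\,j_m(k)}m\Big),\qquad\alpha_k=\frac{hr_{Dk}}{Dk}+\frac\tau k ,
\end{equation}
with $|\alpha_k|\le H+HT_k/\varepsilon\ll T_+$.

\subsection{Good primes}

Let $Z=Z_x=T_-^{1/3}<y$, and consider primes $q$ with $H<q\le Z$. Call $q$ \emph{good} for $k\in\mathcal K$ if
\[
\Big|\sum_{m\le T_k,\ q\mid m,\ P^+(m)<y}\psi(km)\Big|\ge\frac{c_1T_k}{2q},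
\]
and \emph{bad} otherwise. For bad $q$ this sum differs from $\Psi_k/q$ by at least $\frac{c_1T_k}{2q}$. Lemma~\ref{lem:TK} with $T=T_k\ge Z^3$ and $a_m=\psi(km)1_{P^+(m)<y}$ gives $\sum_{q\text{ bad}}q\cdot\frac{c_1^2T_k^2}{4q^2}\le5T_k^2$, that is
\begin{equation}\label{eq:bad}
\sum_{q\text{ bad for }k}\frac1q\le C_5:=\frac{20}{c_1^2}\qquad(k\in\mathcal K).
\end{equation}
A good $q$ does not divide $D$, since otherwise the sum vanishes. No $q$ in our range divides $hk$, since $H<q<y$.

Let $q\nmid D$ and write $m=qs$. By \eqref{eq:digit}, $j_{qs}(k)$ is congruent to $j_q(k)$ modulo $q$ and to $j_s(k)$ modulo $s$. The identity $\frac1{qs}\equiv\frac{\bar s}q+\frac{\bar q}s\pmod1$ then gives $\frac{hj_{qs}(k)}{qs}\equiv\frac{h\bar s\,j_q(k)}q+\frac{h\bar q\,j_s(k)}s\pmod1$. This isolates the digit $j_q(k)$. For $\rho$ modulo $q$ define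
\[
\mathcal A_{k,q}(\rho)=\sum_{s\le T_k/q}\beta_{k,q}(s)\,e\Big(\frac{h\bar s\rho}q\Big),\qquad\beta_{k,q}(s)=\mu^*(s)\,e\Big(\frac{\alpha_k}{qs}+\frac{h\bar q\,j_s(k)}s\Big)
\]
if $s$ is squarefree, $(s,qD)=1$ and $P^+(s)<y$; for other $s$ the term is $0$ and $\beta_{k,q}(s)=0$. By \eqref{eq:psi}, $q$ is good for $k$ exactly when $|\mathcal A_{k,q}(j_q(k))|\ge\frac{c_1T_k}{2q}$.

Let $Q$ be the power of $2$ with $Q\le q<2Q$ and let $S=\lfloor T_k/Q\rfloor$. Then $S\ge\lfloor Z^2\rfloor\ge q$, all $s$ in the sum satisfy $s\le S$, and $T_k/q\ge S/2$. So goodness implies $|\mathcal A_{k,q}(j_q(k))|\ge\frac{c_1}4S$. On the other hand $\mathcal A_{k,q}(\rho)=\sum_{t\bmod q}B(t)e(t\rho/q)$ with $B(t)=\sum_{h\bar s\equiv t}\beta_{k,q}(s)$. As $q\nmid h$, each $B(t)$ involves $s$ from a single class modulo $q$, so $|B(t)|\le\frac Sq+1$, and $\sum_t|B(t)|\le S$. Plancherel's identity modulo $q$ gives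
\begin{equation}\label{eq:planch}
\sum_{\rho\bmod q}|\mathcal A_{k,q}(\rho)|^2=q\sum_{t\bmod q}|B(t)|^2\le qS\Big(\frac Sq+1\Big)\le2S^2 .
\end{equation}
Thus only boundedly many $\rho$ have $|\mathcal A_{k,q}(\rho)|\gg S$, and for good $q$ the digit $j_q(k)$ is one of them.

\subsection{Short lists from little data}

The list of large values of $\mathcal A_{k,q}$ depends on $k$ through the digits $j_s(k)$ for all $s\le S$. Since $S$ exceeds every power of $L$, these digits have far more than $x$ possible configurations, while $|\mathcal K|\le x^{1/3}$; the pigeonhole principle does not apply. But to decide whether $|\mathcal A_{k,q}(\rho)|$ is of order $S$, a random sample of $O(\log y)$ terms suffices, and one sample serves all $q$ of a dyadic block.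

Fix $k\in\mathcal K$ and a power of two $Q\le Z$, let $S=\lfloor T_k/Q\rfloor$ and $N=\lceil C_6\log y\rceil$, and choose $s_1,\dots,s_N\in\{1,\dots,S\}$ independently and uniformly. For $q\in[Q,2Q)\cap(H,Z]$ with $q\nmid D$ and $\rho$ modulo $q$, the random variable
\begin{equation}\label{eq:sample}
\frac SN\sum_{i=1}^N1_{qs_i\le T_k}\,\beta_{k,q}(s_i)\,e\Big(\frac{h\bar s_i\rho}q\Big)
\end{equation}
has mean $\mathcal A_{k,q}(\rho)$. By (T7) it deviates from its mean by more than $\frac{c_1}{16}S$ with probability at most $4e^{-Nc_1^2/1024}$. There are at most $Z^2\le y$ pairs $(q,\rho)$. With $C_6=2048/c_1^2$ the probabilities sum to at most $4/y<1$, so some sample has deviation at most $\frac{c_1}{16}S$ for all pairs; we fix one for each $k$ and $Q$. Let $\tilde\alpha_k$ be a multiple of $c_1/1000$ nearest to $\alpha_k$, and let $\widetilde{\mathcal A}_{k,q}(\rho)$ be the quantity \eqref{eq:sample} with $\alpha_k$ replaced by $\tilde\alpha_k$ in $\beta_{k,q}$. The replacement changes it by at most $2\pi\frac{c_1}{2000}S\le\frac{c_1}{100}S$.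 Hence
\[
|\widetilde{\mathcal A}_{k,q}(\rho)-\mathcal A_{k,q}(\rho)|\le\big(\tfrac1{16}+\tfrac1{100}\big)c_1S .
\]
For $q\nmid D$ let $\mathcal L_q(k)$ be the set of $\rho\in\{0,\dots,q-1\}$ with $|\widetilde{\mathcal A}_{k,q}(\rho)|\ge\frac{c_1}8S$, and let $\mathcal L_q(k)=\emptyset$ for $q\mid D$. These lists have three properties.
\begin{enumerate}
\item[(L1)] If $q$ is good for $k$, then $j_q(k)\in\mathcal L_q(k)$, because $\frac14-\frac1{16}-\frac1{100}\ge\frac18$.
\item[(L2)] $|\mathcal L_q(k)|\le\Lambda:=2(32/c_1)^2$. Indeed $\rho\in\mathcal L_q(k)$ implies $|\mathcal A_{k,q}(\rho)|\ge\frac{c_1}{32}S$, because $\frac18-\frac1{16}-\frac1{100}\ge\frac1{32}$, and \eqref{eq:planch} applies.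
\item[(L3)] Apart from $q$ and from $D,h,\mu^*,y$, which are fixed with $x$, the list $\mathcal L_q(k)$ depends only on the \emph{data} of $k$: the numbers $\lfloor T_k\rfloor$ and $\tilde\alpha_k$, the samples $s_i$ for all blocks $Q$, and the digits $j_{s_i}(k)$ for those $s_i$ that are squarefree, prime to $D$ and have $P^+(s_i)<y$. Here we use that $qs_i\le T_k$ is equivalent to $qs_i\le\lfloor T_k\rfloor$ and that $S=\lfloor\lfloor T_k\rfloor/Q\rfloor$.
\end{enumerate}
There are $O(\log y)$ blocks with $O(\log y)$ samples each, and every number in the data takes $O(T_+)=y^{O(1)}$ values. So the number of possible data is $\exp(O(\log^3y))=\exp(O(L^{3/5}))=x^{o(1)}$. This is the constraint that limits the size of $y$.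

\subsection{Pigeonhole}

Recording the position of $j_q(k)$ in its list costs a factor $\Lambda+1$ per prime, so we can afford a small multiple of $L$ primes at a time. Their product must exceed $x^2$ to turn congruences into equations, so we use only primes above a large constant. Let
\[
c_2=\frac1{200\log(\Lambda+1)},\qquad J=\lfloor c_2L\rfloor,\qquad Q_1=\max(H,e^{7/c_2}).
\]
Then, for large $x$,
\begin{equation}\label{eq:JQ}
(\Lambda+1)^J\le x^{1/200},\qquad Q_1^{J/2}\ge e^{3.5(L-1/c_2)}>2x^2 .
\end{equation}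
Let $\mathcal E$ be the set of primes $q\in(H,Z]$ that are bad for more than $\frac1{10}|\mathcal K|$ of the $k\in\mathcal K$. Summing \eqref{eq:bad} over $k$ gives $\sum_{q\in\mathcal E}\frac1q\le10C_5$. Let $\mathcal P$ be the set of primes in $(Q_1,Z]$ outside $\mathcal E$. For large $x$ we have $W_x\subset(Q_1,Z]$ and $\sum_{q\in W_x}\frac1q\ge10C_5+1$, so the primes of $\mathcal P\cap W_x$, each larger than $L^2$, have reciprocal sum at least $1$. Hence $|\mathcal P|\ge L^2\ge J$. Call a pair of integers $(a,b)$ \emph{admissible} if $(a,b)=1$, $1\le b\le x^{1/3}$, $|a|\le x^{3/2}$, and \emph{adapted} to a $J$-element set $\mathcal Q\subset\mathcal P$ if it is admissible and $br_q\equiv a\pmod q$ for at least $0.79J$ of the $q\in\mathcal Q$.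

\begin{lemma}\label{lem:adapted}
For every $\mathcal Q\subset\mathcal P$ with $|\mathcal Q|=J$ there is a pair adapted to $\mathcal Q$.
\end{lemma}

\begin{proof}
On average over $k\in\mathcal K$, at most $0.1J$ primes of $\mathcal Q$ are bad for $k$. By Markov's inequality at least half of the $k$ have at most $0.2J$ bad, so at least $0.8J$ good, primes in $\mathcal Q$. Attach to each such $k$ a pattern: its data and, for each $q\in\mathcal Q$, the position ($1,2,\dots$) of $j_q(k)$ in the increasing list $\mathcal L_q(k)$ if $q$ is good for $k$, and $0$ if $q$ is bad. By (L1), (L2), the count of data and \eqref{eq:JQ}, there are at most $e^{O(L^{3/5})}(\Lambda+1)^J\le x^{1/100}$ patterns. With \eqref{eq:Ksize} and $T_+=x^{o(1)}$ we find a set $\mathcal C$ of such $k$, all with the same pattern, with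
\[
|\mathcal C|\ge\tfrac12|\mathcal K|\,x^{-1/100}\ge Vx^{-1/80}\ge2 .
\]
All $k\in\mathcal C$ have the same set $\mathcal G\subset\mathcal Q$ of good primes, $|\mathcal G|\ge0.8J$, the same lists by (L3), and the same positions. So $j_q(k)=j_q(k')$ for $k,k'\in\mathcal C$ and $q\in\mathcal G$. Multiplying \eqref{eq:digit} by $Dkk'$ gives $k'(r_q-r_{Dk})\equiv k(r_q-r_{Dk'})$, that is
\begin{equation}\label{eq:cong}
b_{k,k'}\,r_q\equiv a_{k,k'}\pmod q,\qquad b_{k,k'}=k'-k,\quad a_{k,k'}=k'r_{Dk}-k\,r_{Dk'} .
\end{equation}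
Here $|b_{k,k'}|\le V\le x^{1/3}$ and $|a_{k,k'}|\le V\cdot DV\le x^{22/15}\le x^{3/2}$. If $(a_1,b_1)$, $(a_2,b_2)$ arise from two pairs of distinct elements of $\mathcal C$, then $a_1b_2\equiv b_1b_2r_q\equiv a_2b_1$ modulo every $q\in\mathcal G$, hence modulo a number exceeding $2x^2$ by \eqref{eq:JQ}. As $|a_1b_2-a_2b_1|\le2x^{11/6}$, we get $a_1b_2=a_2b_1$. So all quotients $a_{k,k'}/b_{k,k'}$ with $k\ne k'$ equal one reduced fraction $a/b$ with $(a,b)$ admissible, and $b_{k,k'}=bt_{k,k'}$, $a_{k,k'}=at_{k,k'}$ with integers $t_{k,k'}$. Now \eqref{eq:cong} reads $t_{k,k'}(br_q-a)\equiv0\pmod q$.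

It remains to cancel $t_{k,k'}$, and here we use that $\mathcal C$ is dense in $[1,V]$. Let $t_0$ be the greatest common divisor of all $t_{k,k'}$. The elements of $\mathcal C$ are congruent modulo $bt_0$ and lie in $[1,V]$, so $bt_0\le V/(|\mathcal C|-1)\le2x^{1/80}$. At most $\frac{\log t_0}{\log Q_1}\le\frac{c_2}7(\frac L{80}+1)\le0.01J$ primes of $\mathcal G$ divide $t_0$. Any other $q\in\mathcal G$ fails to divide some $t_{k,k'}$, and then $br_q\equiv a\pmod q$.
\end{proof}

\subsection{One pair for all subsets}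

Let $(a,b)$ and $(a',b')$ be adapted to $\mathcal Q$ and $\mathcal Q'$, where $|\mathcal Q\cap\mathcal Q'|\ge J-1$. Each congruence fails for at most $0.21J$ primes of its set, so both hold for at least $0.58J-1\ge J/2$ common primes $q$, and for these $ab'\equiv bb'r_q\equiv a'b$. By \eqref{eq:JQ} the product of these primes exceeds $2x^2>|ab'-a'b|$, so $ab'=a'b$, and $(a,b)=(a',b')$ since both fractions are reduced with positive denominator. Any two $J$-element subsets of $\mathcal P$ are joined by a chain in which one element is exchanged at a time. Hence a single pair $(a,b)$ is adapted to all of them.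

Let $\mathcal P_0=\{q\in\mathcal P:br_q\not\equiv a\ (\mathrm{mod}\ q)\}$. If $|\mathcal P_0|>0.21J$, a $J$-element set $\mathcal Q$ containing $\min(J,|\mathcal P_0|)$ elements of $\mathcal P_0$ would contradict adaptedness; so $|\mathcal P_0|\le0.21J$. The primes $q\in W_x$ with $br_q\not\equiv a$ lie in $\mathcal E\cup\mathcal P_0$ and exceed $L^2$, so their reciprocal sum is at most $10C_5+0.21J/L^2\le10C_5+1=:C_*$. This proves Proposition~\ref{prop:rational}.

\section{One rational number for all scales}\label{sec:glue}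

\begin{proposition}\label{prop:glue}
There are coprime integers $a$ and $b\ge1$, independent of $x$, such that the set $\mathcal B=\{q:\ br_q\not\equiv a\ (\mathrm{mod}\ q)\}$ satisfies
\begin{equation}\label{eq:B}
\sum_{q\in\mathcal B\cap W_x}\frac1q\le C_*\qquad\text{for all large }x .
\end{equation}
\end{proposition}

\begin{proof}
Let $x$ be large, $x\le x'\le x^2$, and let $(a,b)$, $(a',b')$ be pairs as in Proposition~\ref{prop:rational} for $x$ and $x'$. The interval $((\log x')^2,Z_x]$ lies in $W_x\cap W_{x'}$ and contains $(4L^2,Z_x]$, so by (T1) the reciprocal sum of its primes is at least $2C_*+1$ for large $x$. Removing the exceptional primes of both scales leaves primes with reciprocal sum at least $1$, hence at least $(\log x')^2$ primes, for which both congruences hold. So $ab'\equiv a'b$ modulo a number at least $2^{(\log x')^2}$, which exceeds $2x'^{11/6}\ge|ab'-a'b|$. Thus $(a,b)=(a',b')$. Any two large numbers are joined by a finite chain in which each term lies between the previous one and its square, so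 the pair is the same for all large $x$.
\end{proof}

Recall that $\mathcal B$ contains every prime factor of $b$.

\section{Counting survivors}\label{sec:end}

If $\mathcal B$ were empty, then $b=1$ and every $n\le X$ with $n-a$ a prime larger than $C\sqrt X$ would survive. In general we must also remove the $n$ with $n\equiv r_q$ for some $q\in\mathcal B$. For $q\le X^\delta$ this is a sieve problem on a sequence of primes, handled by (T2) and (T3). The primes $q\in\mathcal B$ in $(X^\delta,C\sqrt X]$ are beyond that range; we subtract an upper bound for each, which loses a constant factor and is affordable only if their reciprocal sum is small. A suitable choice of $X$ ensures this.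

Let $\delta<\frac1{100}$ be a small absolute constant and let $\eta>0$ be small in terms of $a,b,\delta$; both are chosen below. In this section implied constants may depend on $a,b,C,C_U,\delta$, but not on $\eta$ or $X$. We apply \eqref{eq:FL} with $D_0=X^{1/4}$ and $z$ the least integer exceeding $X^\delta$, so that $p<z$ means $p\le X^\delta$ and $\log D_0/\log z\ge1/(5\delta)$ for large $X$.

\subsection*{Choice of $X$}
For large $x$ put $X_1=(\log x)^{2/\delta}$ and define $X_{i+1}$ by $X_{i+1}^\delta=CX_i^{1/2}$. As $C\ge1$, the $X_i$ increase, and the intervals $(X_i^\delta,CX_i^{1/2}]$ are adjacent, disjoint and lie above $(\log x)^2$. Since $CX_i^{1/2}\le X_i$, we have $\log X_{i+1}\le\frac1\delta\log X_i$, so $\log X_i\le2\delta^{-i}\log L$. The $i$-th interval lies in $W_x$ as long as $2\delta^{-i}\log L\le\frac\kappa3L^{1/5}$, and the number of such $i$ tends to infinity with $x$. When it exceeds $C_*/\eta$, \eqref{eq:B} shows that some $X=X_i$ satisfies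
\begin{equation}\label{eq:eta}
\sum_{q\in\mathcal B,\ X^\delta<q\le C\sqrt X}\frac1q\le\eta .
\end{equation}
As $X\ge X_1$, there are arbitrarily large $X$ with \eqref{eq:eta}. We fix a large one.

\subsection*{The prime $2$}
If $2\in\mathcal B$ and $b$ is odd, then $br_2-a$ is odd, so $n\not\equiv r_2\pmod2$ makes $bn-a$ even, and we must look for twice a prime. Choose a class $n_0$ modulo $4$ and $g_0\in\{1,2\}$ as follows.
\begin{itemize}
\item If $2\notin\mathcal B$, then $b$ is odd; take $bn_0-a$ odd and $g_0=1$.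
\item If $2\in\mathcal B$ and $b$ is even, then $a$ is odd; take $n_0\not\equiv r_2\pmod2$ and $g_0=1$.
\item If $2\in\mathcal B$ and $b$ is odd, take $bn_0-a\equiv2\pmod4$ and $g_0=2$. Then $bn_0\equiv a$ while $br_2\not\equiv a\pmod2$, so again $n_0\not\equiv r_2\pmod 2$.
\end{itemize}
For $n\equiv n_0\pmod4$ let $\ell(n)=(bn-a)/g_0$. In each case $\ell(n)$ is an odd integer, and $n\mapsto\ell(n)$ is a bijection onto a residue class modulo $m_0=4b/g_0$. This class is reduced, since $\ell(n)$ is odd and $bn-a\equiv-a$ is prime to $b$. Let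
\[
\mathcal N=\{1\le n\le X:\ n\equiv n_0\ (\mathrm{mod}\ 4),\ \ell(n)\text{ is a positive prime}\}.
\]

\subsection*{Small primes of $\mathcal B$}
Let $\mathcal B'=\{q\in\mathcal B:3\le q\le X^\delta\}$ and let $d$ be a squarefree product of primes of $\mathcal B'$. The conditions $n\equiv r_d\pmod d$, $n\equiv n_0\pmod4$ describe a class modulo $4d$, so they mean that $\ell(n)$ lies in one class modulo $m_0d$. This class is reduced: primes dividing $m_0$ were treated above, and for $q\mid d$ we have $g_0\ell(n)\equiv br_q-a\not\equiv0\pmod q$ because $q\in\mathcal B$. Let $X'=(bX-a)/g_0$ and $X_0=\operatorname{li}(X')/\varphi(m_0)\asymp X/\log X$. An odd prime divides $m_0$ exactly when it divides $b$, so $1/\varphi(m_0d)=\omega(d)/\varphi(m_0)$, where $\omega$ is multiplicative with $\omega(q)=\frac1q$ for $q\mid b$ and $\omega(q)=\frac1{q-1}$ for $q\nmid b$, $q\in\mathcal B'$; we set $\omega(p)=0$ for $p\notin\mathcal B'$. The number of $n\in\mathcal N$ with $n\equiv r_d\pmod d$ is $X_0\omega(d)+R_d$, where $R_d$ is the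 error term of the prime number theorem for this class modulo $m_0d$ at $X'$, plus $O(1)$ for the primes that correspond to $n\le0$. By (T2), $\sum_{d\le X^{1/4}}|R_d|\ll X(\log X)^{-10}$. Let $\Pi=\prod_{q\in\mathcal B'}(1-\omega(q))$. Case (ii) of \eqref{eq:dim} applies, and we fix the absolute constant $\delta$ so small that the factor $1+O(e^{-1/(5\delta)})$ in \eqref{eq:FL} is at least $\frac12$. Then
\begin{equation}\label{eq:lower}
\#\{n\in\mathcal N:\ n\not\equiv r_q\ (\mathrm{mod}\ q)\text{ for all }q\in\mathcal B'\}\ge\tfrac12X_0\Pi-O\big(X(\log X)^{-10}\big).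
\end{equation}
To bound $\Pi$ from below, apply \eqref{eq:B} at the scale $x'$ with $Z_{x'}=X$, for which $w:=(\log x')^2=(\frac3\kappa\log X)^{10}$. The primes of $\mathcal B$ in $(w,X]$ have reciprocal sum at most $C_*$, and $1-\frac1{q-1}\ge e^{-1/(q-2)}\ge e^{-2/q}$ for $q\ge5$, so they contribute at least $e^{-2C_*}$ to $\Pi$. About the primes up to $w$ we know nothing, and we use $\prod_{3\le q\le w}(1-\frac1{q-1})\gg\frac1{\log w}$, from \eqref{eq:ident} and (T1). Thus
\begin{equation}\label{eq:Pi}
\Pi\gg\frac1{\log\log X}.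
\end{equation}

\subsection*{Large primes of $\mathcal B$}
Let $q\in\mathcal B$ with $X^\delta<q\le C\sqrt X$. We bound the number $\Sigma_q$ of $n\in\mathcal N$ with $\ell(n)>X^\delta$, $n\equiv r_q\pmod q$ and $n\not\equiv r_p\pmod p$ for all $p\in\mathcal B'$. The bound must keep the factor $\Pi$, so we sieve by both conditions at once. Write $n=n_1+4qm$, with $m$ in an interval of length $X/(4q)$. Let $p\le X^\delta$ be odd, so $p\nmid4q$. If $p\nmid b$, then $m$ avoids the class given by $p\mid bn-a$, since $\ell(n)$ is a prime larger than $p$. If $p\in\mathcal B'$, then $m$ avoids the class given by $n\equiv r_p$. When both apply the classes are distinct, because $br_p\not\equiv a\pmod p$. So $\nu(p)=1_{p\nmid b}+1_{p\in\mathcal B'}\le2$ classes are removed. Set $\nu(2)=0$ and extend $\nu$ multiplicatively to squarefree $d$. The number of $m$ in the interval lying in a removed class for every $p\mid d$ is $\frac X{4q}\frac{\nu(d)}d+O(\nu(d))$, and $\nu(d)$ is at most the number of divisors of $d$, so $\sum_{d<X^{1/4}}\nu(d)\ll X^{1/4}\log X$.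 By \eqref{eq:FL}, in case (iii) of \eqref{eq:dim},
\[
\Sigma_q\ll\frac Xq\prod_{3\le p\le X^\delta}\Big(1-\frac{\nu(p)}p\Big)+X^{1/4}\log X .
\]
For $p\nmid b$ the factor is $1-\frac1p$ if $p\notin\mathcal B'$ and $1-\frac2p\le(1-\frac1p)^2$ if $p\in\mathcal B'$. For odd $p\mid b$, which lie in $\mathcal B'$ when $p\le X^\delta$, it is $(1-\frac1p)^2\frac p{p-1}$. So the product is at most
\[
\frac b{\varphi(b)}\prod_{3\le p\le X^\delta}\Big(1-\frac1p\Big)\prod_{p\in\mathcal B'}\Big(1-\frac1p\Big)\ll\frac{b}{\varphi(b)}\,\frac\Pi{\delta\log X},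
\]
by (T1) and \eqref{eq:ident}. Summing over the at most $C\sqrt X$ primes $q$ and using \eqref{eq:eta}, we get
\begin{equation}\label{eq:upper}
\sum_q\Sigma_q\le O(\eta)\,\frac X{\log X}\Pi+O(X^{3/4}\log X)\le\tfrac18X_0\Pi+O(X^{3/4}\log X),
\end{equation}
where $\eta$ is now fixed small in terms of $a,b,\delta$.

\subsection*{End of the proof of Theorem~\ref{thm:main}}
From the integers counted in \eqref{eq:lower} discard those counted by some $\Sigma_q$ and the at most $C\sqrt X$ ones with $\ell(n)\le C\sqrt X$. By \eqref{eq:lower}, \eqref{eq:Pi} and \eqref{eq:upper}, for large $X$ at least $\frac14X_0\Pi\gg\frac X{\log X\log\log X}$ integers $n\le X$ remain. Each has $bn-a=g_0\ell$ with a prime $\ell>C\sqrt X>X^\delta$, and $n\not\equiv r_q\pmod q$ for every $q\in\mathcal B$ with $q\le C\sqrt X$; for $q=2$ this holds by the choice of $n_0$.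

Such an $n$ is counted by $U(X)$. Let $p\le C\sqrt X$ with $p\notin\mathcal B$, so $br_p\equiv a\pmod p$, and suppose $n\equiv r_p\pmod p$. Then $p\mid bn-a=g_0\ell$. As $\ell>p$ is prime, $p\mid g_0$, so $p=g_0=2$; but $g_0=2$ occurs only when $2\in\mathcal B$. Hence
\[
U(X)\gg\frac X{\log X\,\log\log X}
\]
for arbitrarily large $X$, with an implied constant independent of $X$. This contradicts \eqref{eq:H} and proves Theorem~\ref{thm:main}. \qed

\begin{thebibliography}{9}

\bibitem{HR} Halberstam and Richert, \emph{Sieve Methods}.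

\bibitem{IK} Iwaniec and Kowalski, \emph{Analytic Number Theory}.

\bibitem{MO} ``Let $M$ be a natural number $M>1$. For every prime $p_i$ not dividing $M$ take an arithmetic progression $A_i=k_i+np_i$, $n\geq 0$ such that $k_i>p_i^2/M$. Is there'', \texttt{https://mathoverflow.net/revisions/\allowbreak 4f420848-37ce-4c22-8666-509f1c2bac53/\allowbreak view-source}.

\bibitem{Va} Vaaler, Bull. AMS 12 (1985).

\end{thebibliography}
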